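# A finitely generated branch group of intermediate growth with infinite abelianization

## 1. A rotation at the root and an abelian group along a spine

We start with a group of tree automorphisms.

**Data.** Let $B$ be a finitely generated abelian group, written additively. Let $m_n\ge 3$ $(n\ge 1)$ be integers, and let $\varphi_n:B\to\mathbb Z/m_n$ $(n\ge 2)$ be surjective homomorphisms such that

* (a) $\bigcap_{n\ge 2}\ker\varphi_n=0$;
* (b) there are infinitely many pairwise disjoint finite intervals $I\subset\{2,3,\dots\}$ with $B=\bigcup_{n\in I}\ker\varphi_n$.

An interval is a set of consecutive integers. Condition (b) says that, within each of these intervals, every $y\in B$ is killed by at least one of the maps. Which map kills $y$ depends on $y$.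

**Trees.** Put $X_n=\mathbb Z/m_n$ and $M_n=m_1m_2\cdots m_n$, with $M_0=1$. Let $T_n$ be the rooted tree whose vertices are the finite words $x_nx_{n+1}\cdots x_{n+k-1}$ with $x_i\in X_i$. The root is the empty word, and the children of $u$ are its one-letter extensions. Put $T=T_1$. The subtree of $T_n$ below a vertex of level $k$ is a copy of $T_{n+k}$, and $T$ has $M_n$ vertices of level $n$.

**Generators.** Let $a_n\in\mathrm{Aut}(T_n)$ be $a_n(xw)=(x+1)w$. It has order $m_n$, so $a_n^i$ makes sense for $i\in\mathbb Z/m_n$. For $y\in B$ define $\beta_n(y)\in\mathrm{Aut}(T_n)$ by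
$$\beta_n(y)(0w)=0\,\beta_{n+1}(y)(w),\qquad \beta_n(y)(1w)=1\,a_{n+1}^{\varphi_{n+1}(y)}(w),\qquad \beta_n(y)(xw)=xw\ \ (x\neq 0,1). \tag{1}$$

Unrolling (1): $\beta_n(y)$ fixes every vertex $0^j$ of the spine $\emptyset,0,00,\dots$; it acts on the subtree below $0^j1$ as $a_{n+j+1}^{\varphi_{n+j+1}(y)}$ for each $j\ge 0$; and it fixes every vertex not lying in one of these subtrees. The subtrees are disjoint and each $\varphi_i$ is a homomorphism, so $\beta_n$ is a homomorphism $B\to\mathrm{Aut}(T_n)$.

**The groups.** Put $\Gamma_n=\langle a_n,\beta_n(B)\rangle\le\mathrm{Aut}(T_n)$ and $G=\Gamma_1$. Since $B$ is finitely generated, so is $G$.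

**Running example.** Take $B=\mathbb Z^2$, $m_1=3$, and for $k\ge 1$ let $\varphi_{6k-4},\dots,\varphi_{6k+1}$ be
$$x\bmod 3,\quad y\bmod 3,\quad x+y\bmod 3,\quad x-y\bmod 3,\quad x\bmod 3^k,\quad y\bmod 3^k .$$
All are surjective with $m_n\ge 3$. Condition (a) holds because an integer divisible by every $3^k$ is $0$. Condition (b) holds with $I=\{6k-4,\dots,6k-1\}$: if neither $x$ nor $y$ is divisible by $3$, then $x\equiv\pm y\pmod 3$, so $x-y$ or $x+y$ is. For instance, $\varphi_2,\varphi_3,\varphi_4,\varphi_5$ take the values $1,0,1,1$ on $(1,0)$. So $\beta_1(1,0)$ adds $1$ to the second letter of words $1x_2\cdots$, does nothing below $01$, adds $1$ to the fourth letter of words $001x_4\cdots$, and so on. On $(1,1)$ the four values are $1,1,2,0$, so $\beta_1(1,1)$ does nothing below $0001$.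

**What the construction is for.** The infinite abelian group $B$ will survive entirely in the abelianization of $G$, which gives $G$ a large proper quotient. Condition (b) will force $G$ to grow slowly. The group will answer a question about branch groups.

## 2. Branch groups, just-infinite groups, intermediate growth

A rooted tree is spherically homogeneous if all vertices of the same level have the same number of children, at least $2$ in what follows. The trees $T_n$ are of this kind.

**Definition (rigid stabilizers, branch groups).** Let $G$ act faithfully by automorphisms on a spherically homogeneous rooted tree. For a vertex $v$, the rigid stabilizer $\mathrm{rist}_G(v)$ is the subgroup of elements that act trivially on every vertex not in the subtree rooted at $v$. The rigid level stabilizer is $\mathrm{Rist}_G(n)=\prod_{v\text{ of level }n}\mathrm{rist}_G(v)$. The group $G$ is a branch group if (i) $G$ acts transitively on each level, and (ii) $\mathrm{Rist}_G(n)$ has finite index in $G$ for every $n\ge 0$.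

The product is direct because the factors act on disjoint subtrees. Let $\mathrm{St}_G(n)$ denote the pointwise stabilizer of level $n$. Then $\mathrm{Rist}_G(n)\le\mathrm{St}_G(n)$, and $\mathrm{St}_G(n)$ always has finite index.

Two examples. If $G$ is the full automorphism group of the tree, then $\mathrm{Rist}_G(n)=\mathrm{St}_G(n)$ and $G$ is a branch group. At the other extreme, let $\tau$ be the binary odometer, acting on $\mathbb Z/2^n$ (level $n$ of the binary tree) as $x\mapsto x+1$. The group $\langle\tau\rangle\cong\mathbb Z$ is transitive on every level. An element fixing one vertex of level $n$ is a power of $\tau^{2^n}$, and $\tau^{2^n}$ acts as the odometer on all $2^n$ subtrees of level $n$ at once. So for $n\ge1$ every $\mathrm{rist}(v)$ is trivial, and $\langle\tau\rangle$ is not a branch group.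

**Definition (just-infinite).** An infinite group is just-infinite if every nontrivial normal subgroup has finite index.

For example, $\mathbb Z$ is just-infinite and $\mathbb Z^2$ is not.

**Definition (intermediate growth).** For a finitely generated group $G$ with a finite generating set, $\gamma_G(R)$ is the number of elements of word length at most $R$. The group has intermediate growth if $\gamma_G$ grows faster than every polynomial and slower than every exponential function. This does not depend on the finite generating set.

For example, $\mathbb Z^d$ has polynomial growth, and a free group of rank $2$ has exponential growth.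

**Problem.** Is every finitely generated branch group of intermediate growth just-infinite?

The problem comes from a page listed as "Recover Complex Function From Its Imaginary Part | $u = -2xy - 2x - 1$ Is Wrong !". That source states the question as open, with the background remark that all branch groups of intermediate growth known to its author are just-infinite. It says only "branch groups"; here the word has the geometric meaning just defined. The answer is no.

**Theorem 1.** For all data as in Section 1, $G$ is a branch group of intermediate growth, $G^{ab}\cong\mathbb Z/m_1\times B$, and $G$ is just-infinite if and only if $B$ is finite.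

In the running example $G^{ab}\cong\mathbb Z/3\times\mathbb Z^2$, so that $G$ is a finitely generated branch group of intermediate growth which is not just-infinite.

Throughout, $[g,h]=ghg^{-1}h^{-1}$, and products act from the left: $(gh)(u)=g(h(u))$.

## 3. What a proper quotient of a branch group must contain

Before proving the theorem we ask where an infinite proper quotient of a branch group could come from. The next lemma is known from Grigorchuk's work on just-infinite branch groups.

**Lemma 2.** Let $G$ be a branch group and $N\ne1$ a normal subgroup. Then $N\ge\mathrm{Rist}_G(n)'$ for some $n$.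

*Proof.* Some $g\in N$ moves a vertex $v$, say of level $n$. Let $h,k\in\mathrm{rist}_G(v)$. The element $h'=ghg^{-1}$ lies in $\mathrm{rist}_G(gv)$. Since $gv\ne v$ has the same level, the subtrees at $v$ and $gv$ are disjoint, so $h'$ commutes with $h$ and $k$. Now $[g,h]=h'h^{-1}\in N$, and
$$[[g,h],k]=h'h^{-1}\,k\,h\,h'^{-1}k^{-1}=h^{-1}khk^{-1}=[h^{-1},k]\in N .$$
As $h,k$ are arbitrary, $\mathrm{rist}_G(v)'\le N$. Conjugating by $G$, which is transitive on level $n$, gives the same for all vertices of level $n$. Since $\mathrm{Rist}_G(n)'=\prod_v\mathrm{rist}_G(v)'$, we are done. $\square$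

So every proper quotient of a branch group is a quotient of some $G/\mathrm{Rist}_G(n)'$, a group with an abelian subgroup of finite index.

A first attempt at a counterexample is to start from a branch group of intermediate growth and take its direct product with $\mathbb Z$, hoping for some other branch action. This never works: a finitely generated branch group $G$ of intermediate growth is not a direct product $A\times C$ with $A,C\ne1$. Indeed, by Lemma 2 both $A$ and $C$ contain some $\mathrm{Rist}_G(n)'$. Since $\mathrm{Rist}_G(n+1)\le\mathrm{Rist}_G(n)$, we may use one common $n$. Then $\mathrm{Rist}_G(n)'\le A\cap C=1$, so $\mathrm{Rist}_G(n)$ is abelian of finite index, and $G$ has polynomial growth, a contradiction.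

An infinite abelian group must therefore be woven into the branching, and the spine does this. Three things have to be checked: the group still branches, the abelian group still shows in a quotient, and the growth stays small. We take them in this order.

## 4. Commutators supported below a single vertex

**Sections.** For $g\in\mathrm{Aut}(T_n)$ and a vertex $v$ of level $k$, the section $g|_v\in\mathrm{Aut}(T_{n+k})$ is defined by $g(vw)=g(v)\,g|_v(w)$. One has $(gh)|_v=g|_{h(v)}\,h|_v$. For $c\in\mathrm{Aut}(T_{n+k})$, write $v*c$ for the automorphism of $T_n$ that acts as $c$ on the subtree at $v$ and trivially elsewhere. Conjugation moves it by the rule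
$$h\,(v*c)\,h^{-1}=h(v)*\bigl(h|_v\,c\,h|_v^{-1}\bigr). \tag{2}$$

**The letters $y_s$.** For $y\in B$ and $s\in X_n$ put $y_s=a_n^s\beta_n(y)a_n^{-s}\in\Gamma_n$. The elements $a_n^{\pm s}$ have trivial sections at first-level vertices, so by (1) $y_s$ fixes the first level, and its sections are
$$\beta_{n+1}(y)\ \text{ at } s,\qquad a_{n+1}^{\varphi_{n+1}(y)}\ \text{ at } s+1,\qquad 1\ \text{ elsewhere}. \tag{3}$$
Note also that $y_sz_s=(y+z)_s$. The level $n$ is suppressed in the notation $y_s$.

**Lemma 3.** Every element of $\Gamma_n$ has the form $(y_1)_{s_1}\cdots(y_q)_{s_q}a_n^i$. Sections of elements of $\Gamma_n$ at first-level vertices lie in $\Gamma_{n+1}$. For each $v\in X_n$, the map $g\mapsto g|_v$ from the first-level stabilizer of $\Gamma_n$ to $\Gamma_{n+1}$ is onto. $\Gamma_n$ is transitive on every level of $T_n$.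

*Proof.* An element of $\Gamma_n$ is a product of powers of $a_n$ and elements $\beta_n(y)$. Moving the powers of $a_n$ to the right replaces each $\beta_n(y)$ by some $y_s$. This is the first claim, and the second follows from it by (3).

For surjectivity, (3) shows that $y_v$ has section $\beta_{n+1}(y)$ at $v$, and $y_{v-1}$ has section $a_{n+1}^{\varphi_{n+1}(y)}$ at $v$. Since $\varphi_{n+1}$ is onto, all generators of $\Gamma_{n+1}$ are hit.

For transitivity, use induction on the level $k$, for all $n$ at once. The case $k=0$ is trivial. Given two vertices of level $k\ge1$ in $T_n$, a power of $a_n$ makes their first letters equal, say to $v$. The first-level stabilizer acts on the subtree at $v$ through all of $\Gamma_{n+1}$, which is transitive on its level $k-1$ by induction. $\square$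

The next lemma is the reason for $m_n\ge3$.

**Lemma 4.** If $x\in X_n$ and $c\in\Gamma_{n+1}'$, then $x*c\in\Gamma_n'$.

*Proof.* **Step 1.** We find some elements of $\Gamma_n'$ supported below the vertex $0$. Let $y,z\in B$. By (3), $y_0$ is supported on the subtrees at $\{0,1\}$ and $z_{-1}$ on those at $\{-1,0\}$. Since $m_n\ge3$, we have $1\ne-1$ in $X_n$, so the two sets meet only in $0$. The sections at $0$ are $\beta_{n+1}(y)$ and $a_{n+1}^{\varphi_{n+1}(z)}$. Hence
$$[y_0,z_{-1}]=0*\bigl[\beta_{n+1}(y),a_{n+1}^{\varphi_{n+1}(z)}\bigr]\in\Gamma_n'.$$

**Step 2.** We pass from these commutators to all of $\Gamma_{n+1}'$. Let $H=\{c\in\Gamma_{n+1}:0*c\in\Gamma_n'\}$, a subgroup of $\Gamma_{n+1}$. Given $g\in\Gamma_{n+1}$, Lemma 3 gives $\tilde g$ in the first-level stabilizer of $\Gamma_n$ with $\tilde g|_0=g$. By (2), $\tilde g(0*c)\tilde g^{-1}=0*gcg^{-1}$, and $\Gamma_n'$ is normal in $\Gamma_n$, so $H$ is normal in $\Gamma_{n+1}$. By Step 1 and surjectivity of $\varphi_{n+1}$, $H$ contains all $[\beta_{n+1}(y),a_{n+1}^i]$. The group $\Gamma_{n+1}$ is generated by the abelian groups $\langle a_{n+1}\rangle$ and $\beta_{n+1}(B)$, whose images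 in $\Gamma_{n+1}/H$ commute with each other. So $\Gamma_{n+1}/H$ is abelian and $H\ge\Gamma_{n+1}'$.

**Step 3.** We move from $0$ to an arbitrary $x$: by (2), $a_n^x(0*c)a_n^{-x}=x*c$. $\square$

Iterating Lemma 4 along the letters of $v=x_1\cdots x_n$, from the last to the first, gives
$$v*c\in G'\qquad\text{for every vertex } v \text{ of level } n\ge1 \text{ and every } c\in\Gamma_{n+1}'. \tag{4}$$

**Proposition 5.** $G$ is a branch group.

*Proof.* Transitivity is in Lemma 3, and $\mathrm{Rist}_G(0)=G$. Let $n\ge1$ and let $v$ be a vertex of level $n$.

**Step 1.** We enlarge the part of $\mathrm{rist}_G(v)$ given by (4), since $\Gamma_{n+1}'$ may have infinite index in $\Gamma_{n+1}$. Let $B_n=\bigcap_{i=2}^{n+1}\ker\varphi_i$, a subgroup of finite index in $B$. If $y\in B_n$, then the first $n$ rotations along the spine are trivial, so $\beta_1(y)=0^n*\beta_{n+1}(y)$. Choose $h\in G$ with $h(0^n)=v$ and put $k=h|_{0^n}\in\Gamma_{n+1}$. By (2),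
$$h\beta_1(y)h^{-1}=v*\bigl(k\beta_{n+1}(y)k^{-1}\bigr)\in G .$$
Now $k\beta_{n+1}(y)k^{-1}\in\beta_{n+1}(y)\Gamma_{n+1}'$, and elements $v*c$ with $c\in\Gamma_{n+1}'$ lie in $G$ by (4). Hence $v*\beta_{n+1}(y)\in G$. So $\mathrm{rist}_G(v)\ge v*D$ with $D=\Gamma_{n+1}'\beta_{n+1}(B_n)$.

**Step 2.** We bound the index. The subgroup $D$ is normal in $\Gamma_{n+1}$, and $\Gamma_{n+1}/D$ is abelian, generated by the image of $a_{n+1}$, of finite order, and a quotient of the finite group $B/B_n$. So it is finite. By Lemma 3, sections of $G$ at level $n$ lie in $\Gamma_{n+1}$, so
$$\prod_v v*D\ \le\ \mathrm{Rist}_G(n)\ \le\ \mathrm{St}_G(n)\ \le\ \prod_v v*\Gamma_{n+1},$$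
and $[\mathrm{St}_G(n):\prod_v v*D]\le[\Gamma_{n+1}:D]^{M_n}<\infty$. As $\mathrm{St}_G(n)$ has finite index in $G$, so has $\mathrm{Rist}_G(n)$. $\square$

## 5. Total rotation on a level recovers $B$

**Proposition 6.** The map $(i,y)\mapsto a_1^i\beta_1(y)G'$ is an isomorphism $\mathbb Z/m_1\times B\to G^{ab}$. If $B$ is infinite, $G$ is not just-infinite.

*Proof.* **Step 1.** We build homomorphisms $G\to\mathbb Z/m_n$ that detect $B$. Every $g\in G$ acts on the children of each vertex by a rotation:
$$g(vx)=g(v)\bigl(x+\rho_v(g)\bigr),\qquad\rho_v(g)\in\mathbb Z/m_{|v|+1}.$$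
This holds for $a_1$ and for the $\beta_1(y)$, and it passes to inverses and products, with $\rho_v(gh)=\rho_{h(v)}(g)+\rho_v(h)$. When we sum over level $n-1$, the element $h$ only permutes the terms $\rho_{h(v)}(g)$. So $R_n(g)=\sum_{|v|=n-1}\rho_v(g)$ is a homomorphism $G\to\mathbb Z/m_n$.

**Step 2.** We evaluate $R_n$ on generators. Since $a_1$ rotates only at the root, $R_1(a_1)=1$ and $R_n(a_1)=0$ for $n\ge2$. Since $\beta_1(y)$ fixes the first level, $R_1(\beta_1(y))=0$. For $n\ge2$, the only vertex of level $n-1$ at which $\beta_1(y)$ may rotate is $0^{n-2}1$, where its section is $a_n^{\varphi_n(y)}$. So $R_n(\beta_1(y))=\varphi_n(y)$.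

**Step 3.** We prove that the map is bijective. It is a well-defined homomorphism to an abelian group, and it is onto because $G$ is generated by $a_1$ and $\beta_1(B)$. If $(i,y)$ is in the kernel, then $R_1$ gives $i=0$, and $R_n$ gives $\varphi_n(y)=0$ for all $n\ge2$. So $y=0$ by (a).

**Step 4.** We find a nontrivial normal subgroup of infinite index when $B$ is infinite. By Step 3, $G'$ has infinite index. To see $G'\ne1$, choose $y$ with $\varphi_2(y)\ne0$. By (3), $a_1\beta_1(y)a_1^{-1}=y_1$ has the nontrivial section $a_2^{\varphi_2(y)}$ at $2$, while $\beta_1(y)$ has trivial section there, because $2\ne0,1$ in $\mathbb Z/m_1$. So $[a_1,\beta_1(y)]\ne1$. $\square$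

Sections 4 and 5 used (a), surjectivity and $m_n\ge3$, but not (b). So they apply to the simplest infinite choice: $B=\mathbb Z$, $m_n=3^n$, $\varphi_n$ reduction mod $m_n$. This already gives a finitely generated branch group with abelianization $\mathbb Z/3\times\mathbb Z$. What is missing is an upper bound on growth, and there $B=\mathbb Z$ fails condition (b). Indeed (b) fails for every cyclic $B=\langle y\rangle$: each $\varphi_n(y)$ generates $\mathbb Z/m_n$, so $y$ lies in no kernel. The next section shows what this costs.

## 6. Section words and the letters they lose

To bound growth we write group elements as words and pass to sections. If the total length of the section words is a small fraction of the original length, there are few possibilities.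

**Words.** A word $w$ in $\Gamma_n$ is a sequence of letters $(y_k,s_k)\in B\times X_n$, $1\le k\le q$, together with $i\in\mathbb Z/m_n$; here $y_k=0$ is allowed. Its value is $\prod_k(y_k)_{s_k}\cdot a_n^i$ and its length is $|w|=q$. Fix a finite generating set $Y$ of $B$ with $d$ elements, and let $|y|$ be the word length of $y\in B$. The weight is $\mathrm{wt}(w)=\sum_k|y_k|$. We need both measures: length alone cannot bound the number of words when $B$ is infinite, because a single letter can be any element of $B$.

**Section words.** Let $v\in X_n$. By (3), the section at $v$ of $\prod_k(y_k)_{s_k}$ is the ordered product of the elements $\beta_{n+1}(y_k)$ for $s_k=v$ and $a_{n+1}^{\varphi_{n+1}(y_k)}$ for $s_k=v-1$. Let $k_1<\dots<k_p$ be the indices with $s_k=v$, and put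
$$\sigma_j=\sum_{k<k_j,\ s_k=v-1}\varphi_{n+1}(y_k)\in\mathbb Z/m_{n+1}.$$
This is the power of $a_{n+1}$ accumulated to the left of $\beta_{n+1}(y_{k_j})$. Moving all powers of $a_{n+1}$ to the right turns the product into $\prod_j(y_{k_j})_{\sigma_j}\cdot a_{n+1}^{i'}$ for some $i'$. Finally merge each maximal run of consecutive $j$ with equal $\sigma_j$ into one letter by adding the $y$'s. This does not change the value. The result is a word $w_v$ in $\Gamma_{n+1}$.

The value of $w$ is determined by its exponent $i$ and the values of the words $w_v$, $v\in X_n$. Each letter of $w$ goes into exactly one letter of exactly one $w_v$, namely with $v=s_k$, and the letters of the $w_v$ are sums over blocks of letters of $w$. Hence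
$$\sum_v|w_v|\le|w|,\qquad\sum_v\mathrm{wt}(w_v)\le\mathrm{wt}(w). \tag{5}$$

*By hand.* In the running example $n=1$, $m_1=3$ and $\varphi_2=x\bmod3$. Let $w$ have letters $((0,1),0),\,((0,1),2),\,((1,0),0)$ and exponent $0$. At $v=0$ the letters with $s=0$ are the first and third. The letter between them sits at $2=v-1$, and $\varphi_2(0,1)=0$, so it contributes no rotation. The section is $\beta_2(0,1)\beta_2(1,0)$, and $w_0$ is the single letter $((1,1),0)$. At $v=1$ there are no letters, and the section is $a_2^{0+1}=a_2$. At $v=2$ we get the single letter $((0,1),0)$. Total length has dropped from $3$ to $2$. If the middle letter is replaced by $((1,0),2)$, the section at $0$ becomes $\beta_2(0,1)\,a_2\,\beta_2(1,0)=(0,1)_0\,(1,0)_1\,a_2$, and nothing merges there. So a letter killed by $\varphi_{n+1}$ removes a separation between its neighbors. Counting this gives the next lemma.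

**Lemma 7.** Let $w$ be a word in $\Gamma_n$ and $t(w)=\#\{k:\varphi_{n+1}(y_k)=0\}$. Then
$$|w|-\sum_v|w_v|\ \ge\ t(w)-m_n.$$

*Proof.* Let $p_x=\#\{k:s_k=x\}$ and $u_x=\#\{k:s_k=x,\ \varphi_{n+1}(y_k)\ne0\}$. Suppose that $p_v\ge1$. There are $p_v-1$ gaps between consecutive letters at $v$, and $|w|$ loses one at $v$ for each gap that is merged. If the gap between $k_j$ and $k_{j+1}$ is not merged, then $\sigma_j\ne\sigma_{j+1}$, so some $k$ strictly between $k_j$ and $k_{j+1}$ has $s_k=v-1$ and $\varphi_{n+1}(y_k)\ne0$. The gaps are disjoint, so at most $u_{v-1}$ of them are not merged. Hence at least $p_v-1-u_{v-1}$ mergings occur at $v$. This also holds, trivially, if $p_v=0$. Summing over $v$, and using $\sum_vu_{v-1}=|w|-t(w)$, the total loss is at least $|w|-m_n-(|w|-t(w))=t(w)-m_n$. $\square$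

**Where $B=\mathbb Z$ stops.** Take $B=\mathbb Z$ with $\varphi_n$ the reduction mod $m_n$, and consider a cyclic word: all letters are $(1,s_k)$ with $s_{k+1}=s_k+1$. For example, $1_01_1\cdots1_{q-1}=(\beta_1(1)a_1)^qa_1^{-q}$, where the subscripts are read mod $m_1$. Between two consecutive letters at $v$ there is exactly one letter at $v-1$, and it contributes $\varphi_{n+1}(1)=1$. So $\sigma_{j+1}=\sigma_j+1$, nothing merges, and $w_v$ is again a cyclic word, or has no letters. By induction the total length stays exactly $q$ on every level. This says nothing about the growth of that group, but it shows that passing to sections need not shorten words. With (b), every letter has a turn at which it is killed.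

One difficulty remains: letters change. In the running example the letter $(1,1)$ is killed by $\varphi_5$ and by none of $\varphi_2,\varphi_3,\varphi_4$. If at the step using $\varphi_4$ it is merged with a letter $(0,2)$, the new letter $(1,3)$ has $\varphi_5(1,3)=1$ and is not killed. The way out is that a merging is itself a loss of length. Either many letters have been merged, or many have survived untouched, and an untouched letter must meet the map that kills it.

**Lemma 8.** Suppose $B=\bigcup_{j=1}^{\ell}\ker\varphi_{n+j}$. There is a constant $C$ depending only on $m_n,\dots,m_{n+\ell-1}$ such that, for every word $w$ in $\Gamma_n$ of length $q$, iterating the section construction $\ell$ times gives words in $\Gamma_{n+\ell}$ of total length at most $\frac23q+C$.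

*Proof.* Let $Q_j$ be the total length at relative level $j$, so $Q_0=q$, and let $\Delta=q-Q_\ell$.

**Step 1.** We show that at least $q-2\Delta$ letters of $w$ are never merged. The letters at relative level $j$ correspond to the blocks of a partition $P_j$ of the $q$ letters of $w$, where $P_{j+1}$ is coarser than $P_j$ and the $B$-component of a letter is the sum over its block. The number of blocks of $P_\ell$ is $Q_\ell$, so $\sum(b-1)=\Delta$, summed over the block sizes $b$ of $P_\ell$. A non-singleton block has $b\le2(b-1)$. So non-singleton blocks contain at most $2\Delta$ letters in total, and at least $q-2\Delta$ letters are singletons in $P_\ell$, hence in every $P_j$.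

**Step 2.** We count killed letters. Let $t_{j-1}$ be the total number of letters at relative level $j-1$ that are killed by $\varphi_{n+j}$. A letter $y_k$ from Step 1 satisfies $\varphi_{n+j}(y_k)=0$ for some $1\le j\le\ell$, by hypothesis, and it occurs unchanged in a word at relative level $j-1$. So it is counted in $t_{j-1}$, and
$$\sum_{j=1}^\ell t_{j-1}\ \ge\ q-2\Delta.$$

**Step 3.** We convert killed letters into lost length. At relative level $j-1$ there are $m_n\cdots m_{n+j-2}$ words in $\Gamma_{n+j-1}$ (one word if $j=1$). For each, Lemma 7 applies with the map $\varphi_{n+j}$ and the constant $m_{n+j-1}$. So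
$$Q_{j-1}-Q_j\ \ge\ t_{j-1}-m_nm_{n+1}\cdots m_{n+j-1}.$$
Summing over $j$ gives $\Delta\ge q-2\Delta-C$ with $C=\sum_{j=1}^\ell m_n\cdots m_{n+j-1}$. Hence $\Delta\ge(q-C)/3$, and $Q_\ell=q-\Delta\le\frac23q+\frac C3\le\frac23q+C$. $\square$

**Proposition 9.** For every $K\ge1$ there are a level $L=L(K)$ and a constant $C_K$ such that for every word $w$ in $G=\Gamma_1$ the words $w_v$, $|v|=L$, in $\Gamma_{L+1}$ have total length at most $\theta|w|+C_K$ with $\theta=(2/3)^K$, and total weight at most $\mathrm{wt}(w)$.

Here $w_v$ for a vertex $v=x_1\cdots x_L$ is obtained by iteration: $w_{vx}=(w_v)_x$.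

*Proof.* Choose $K$ of the intervals in (b) and order them from left to right: $I_r=\{c_r+1,\dots,c_r+\ell_r\}$ with $c_r\ge1$ and $c_{r+1}\ge c_r+\ell_r$. The words at level $c_r-1$ of $T$ are $M_{c_r-1}$ words in $\Gamma_{c_r}$. Apply Lemma 8 to each. Between levels $c_r-1$ and $c_r+\ell_r-1$, the total length is multiplied by at most $\frac23$, up to an additive constant depending only on the $m_i$, the $c_r$ and the $\ell_r$. Since $c_{r+1}-1\ge c_r+\ell_r-1$, the stages follow one another, and between stages the total length does not increase, by (5). Take $L=c_K+\ell_K-1$. The weight statement is (5) iterated. $\square$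

## 7. Counting elements by length, weight and shuffles

**Proposition 10.** $\lim_{R\to\infty}\frac1R\log\gamma_G(R)=0$. So $G$ grows slower than every exponential function.

*Proof.* Use the generating set $\{a_1\}\cup\beta_1(Y)$ of $G$. Fix $K$, and with it $\theta,L,C_K$ from Proposition 9.

**Step 1.** We encode each element by data at level $L$. If $g$ has word length at most $R$, moving the powers of $a_1$ to the right gives a word $w$ for $g$ with letters $(\pm y,s)$, $y\in Y$, such that $|w|\le R$ and $\mathrm{wt}(w)\le R$. The value of a word is determined by its exponent and the values of its section words, so by induction $g$ is determined by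

1. the exponents of the words at all vertices of level less than $L$;
2. the values of the words $w_v$, $|v|=L$.

The number of possibilities in (1) is at most $E_L=\prod_{j=0}^{L-1}m_{j+1}^{M_j}$, which depends only on $L$. By Proposition 9 the $w_v$ have total length $Q\le Q_{\max}:=\lfloor\theta R+C_K\rfloor$ and total weight at most $R$.

**Step 2.** We describe the values in (2) by data whose number has a growth rate not involving $m_{L+1}$. Simply listing the positions $s\in X_{L+1}$ of all letters would cost a factor $m_{L+1}^{Q}$, contributing $\theta\log m_{L+1}$ to the exponential growth rate. In the running example, with $I_k=\{6k-4,\dots,6k-1\}$, we have $L+1=6K-1$ and $m_{L+1}=3$, so this would do no harm. But the data allow the following: $B=\mathbb Z^2$, with the $k$-th interval consisting of the $p_k+1$ maps $(x,y)\mapsto y$ and $(x,y)\mapsto x+\lambda y$ mod $p_k$, for odd primes $p_k\ge\exp(2^k)$. Every vector mod $p_k$ is killed by one of these (if $y\not\equiv 0$, take $\lambda\equiv-x/y$), and (a) holds because the $p_k$ are unbounded. Then $\theta\log m_{L+1}\ge(2/3)^K2^K$ is unbounded. So we use the fact that a letter is seen at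 only two vertices.

Write $p_{v,x}$ for the number of letters of $w_v$ with $s=x\in X_{L+1}$, so $Q=\sum_{v,x}p_{v,x}$. Let $i$ be the exponent of $w_v$. The part of $w_v$ before $a_{L+1}^i$ fixes the first level, so it is determined by its sections. By (3), its section at $x$ is an ordered product over the letters with $s\in\{x-1,x\}$ only. So the value of $w_v$ is determined by $i$, by the sequence of $y$'s of its letters with $s=x$ (for each $x$), and by the shuffle of the letters with $s=x-1$ and those with $s=x$ (for each $x$), that is, the record of which of the two kinds comes next.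

**Step 3.** We count. The number of possibilities in (2) is at most the product of the following numbers:

* $(Q_{\max}+1)^{M_Lm_{L+1}}$ choices for the $p_{v,x}$;
* $m_{L+1}^{M_L}$ choices for the exponents;
* $\prod_{v,x}2^{p_{v,x-1}+p_{v,x}}=4^Q\le4^{Q_{\max}}$ choices for the shuffles, because each $p_{v,x}$ occurs in two factors;
* the number of $Q$-tuples in $B$ of total length at most $R$.

For the last one, lift each $y\in B$ to a vector in $\mathbb Z^d$ of $\ell^1$-norm $|y|$, using the generators $Y$. The number of tuples is at most the number of vectors in $\mathbb Z^{dQ}$ of $\ell^1$-norm at most $R$. Put $N=dQ_{\max}\ge dQ$. Vectors in $\mathbb Z^{N}$ with nonnegative entries of sum at most $R$ number $\binom{R+N}N$, and signs contribute at most $2^N$. So the last number is at most $2^N\binom{R+N}N$.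

**Step 4.** We let $R\to\infty$ with $K$ fixed. Note $d\ge1$, since $B$ surjects onto $\mathbb Z/m_2$, so $N\ge1$ for large $R$. From $\binom ab\le a^b/b!$ and $b!\ge(b/e)^b$ we get $\binom{R+N}N\le\left(\frac{e(R+N)}N\right)^N$. Here $Q_{\max}/R\to\theta$ and $N/R\to d\theta$. The factors $E_L$, $(Q_{\max}+1)^{M_Lm_{L+1}}$ and $m_{L+1}^{M_L}$ are bounded by a polynomial in $R$, since $L$ is fixed. Hence
$$\limsup_{R\to\infty}\frac{\log\gamma_G(R)}R\ \le\ \theta\log4+d\theta\log2+d\theta\log\frac{e(1+d\theta)}{d\theta},\qquad\theta=(2/3)^K. \tag{6}$$

**Step 5.** We let $K\to\infty$. The left side of (6) does not depend on $K$. Since $\theta\to0$ and $\theta\log(1/\theta)\to0$, the right side tends to $0$. $\square$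

## 8. Commuting rigid stabilizers force superpolynomial growth

**Proposition 11.** $G$ grows faster than every polynomial.

*Proof.* Fix $n$. The group $G$ is infinite, because it is transitive on all levels. By Proposition 5, $\mathrm{Rist}_G(n)$ has finite index in the finitely generated infinite group $G$, so it is itself infinite and finitely generated. Each $\mathrm{rist}_G(v)$ with $|v|=n$ is a direct factor, hence a quotient, so it is finitely generated. These $M_n$ factors are conjugate in $G$, by transitivity. Their product is infinite, so each of them is infinite.

Choose a finite generating set for each factor, and let their union generate $\mathrm{Rist}_G(n)$. In an infinite finitely generated group the ball of radius $R$ has at least $R+1$ elements, since every sphere of radius at most $R$ is nonempty. A product of one element of length at most $R$ from each factor has length at most $M_nR$. So the ball of radius $M_nR$ in $\mathrm{Rist}_G(n)$ has at least $(R+1)^{M_n}$ elements. The chosen generators have bounded length in $G$, so for some constant $\lambda=\lambda(n)$ we get $\gamma_G(\lambda R)\ge(R+1)^{M_n}$. Since $M_n\ge3^n\to\infty$,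 $\gamma_G$ exceeds every polynomial. $\square$

By Propositions 5, 10 and 11, $G$ is a finitely generated branch group of intermediate growth. By Proposition 6, $G^{ab}\cong\mathbb Z/m_1\times B$, and $G$ is not just-infinite if $B$ is infinite. With $B=\mathbb Z^2$ as in the running example, the question of Section 2 is answered in the negative. For Theorem 1 it remains to treat finite $B$.

## 9. Finite $B$: the second derived subgroup has finite index

By Lemma 2 it suffices to show that every $\mathrm{Rist}_G(n)'$, $n\ge1$, has finite index. By (4), $\mathrm{Rist}_G(n)$ contains copies of $\Gamma_{n+1}'$, so we want $\Gamma_{n+1}''$ to be large. Write $\gamma_3(\Gamma)=[\Gamma',\Gamma]$.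

**Lemma 12.** $\Gamma_n''\ge\prod_{x\in X_n}x*\gamma_3(\Gamma_{n+1})$ for every $n\ge1$.

*Proof.* **Step 1.** We find elements of $\Gamma_n'$ with useful sections. Let $y\in B$ and $u=[a_n,\beta_n(y)]=y_1y_0^{-1}\in\Gamma_n'$. By (3), $y_1$ acts below $1$ and $2$, and $y_0^{-1}$ below $0$ and $1$. Since $m_n\ge3$, the vertices $0,1,2$ are distinct, so $u$ has section $\beta_{n+1}(y)^{-1}$ at $0$ and $a_{n+1}^{\varphi_{n+1}(y)}$ at $2$.

**Step 2.** We take commutators of $u$ with elements of $\Gamma_n'$ supported below one vertex. For $c\in\Gamma_{n+1}'$, Lemma 4 gives $0*c,\ 2*c\in\Gamma_n'$. Since $u$ fixes the first level,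
$$[u,0*c]=0*[\beta_{n+1}(y)^{-1},c]\in\Gamma_n'',\qquad[u,2*c]=2*[a_{n+1}^{\varphi_{n+1}(y)},c]\in\Gamma_n''.$$

**Step 3.** We generate all of $\gamma_3(\Gamma_{n+1})$ below each $x$. Let $J_x=\{g\in\Gamma_{n+1}:x*g\in\Gamma_n''\}$. Since $\Gamma_n''$ is normal in $\Gamma_n$, conjugating by powers of $a_n$ shows that $J_x$ does not depend on $x$; call it $J$. By Step 2, applied to all $y\in B$ (including $-y$) and with $\varphi_{n+1}$ onto, $J$ contains all $[\beta_{n+1}(y),c]$ and $[a_{n+1}^i,c]$ with $c\in\Gamma_{n+1}'$. As in the proof of Lemma 4, $J$ is a normal subgroup of $\Gamma_{n+1}$: conjugate by elements of the first-level stabilizer with prescribed section at $x$. Modulo $J$, every element of $\Gamma_{n+1}'$ commutes with all generators of $\Gamma_{n+1}$. So $\Gamma_{n+1}'J/J$ is central in $\Gamma_{n+1}/J$, that is, $\gamma_3(\Gamma_{n+1})\le J$. $\square$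

**Proposition 13.** If $B$ is finite, then $G$ is just-infinite.

*Proof.* **Step 1.** We show that $P=\Gamma_{n+1}/\gamma_3(\Gamma_{n+1})$ is finite for $n\ge1$. It is generated by a finite set of torsion elements, the images of $a_{n+1}$ and $\beta_{n+1}(B)$, and $P'$ is central. So $P/P'$ is a finitely generated abelian group generated by torsion elements, hence finite. Since $P'$ is central, the commutator map is bilinear. So $P'$ is an abelian group generated by the finitely many $[s,t]$ with $s,t$ generators, and $[s,t]^r=[s^r,t]=1$ if $s^r=1$. Hence $P'$ is finite too.

**Step 2.** We deduce that $\Gamma_n''$ has finite index in $\Gamma_n$ for every $n\ge1$. The first-level stabilizer of $\Gamma_n$ has finite index in $\Gamma_n$ and lies in $\prod_xx*\Gamma_{n+1}$. In that product, $\prod_xx*\gamma_3(\Gamma_{n+1})$ has finite index by Step 1, and by Lemma 12 it lies in $\Gamma_n''$.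

**Step 3.** We pass to rigid stabilizers. Let $n\ge1$. By (4), $\mathrm{rist}_G(v)\ge v*\Gamma_{n+1}'$ for $|v|=n$, so
$$\prod_{|v|=n}v*\Gamma_{n+1}''\ \le\ \mathrm{Rist}_G(n)'\ \le\ \mathrm{St}_G(n)\ \le\ \prod_{|v|=n}v*\Gamma_{n+1}.$$
By Step 2 the first group has finite index in the last. So $\mathrm{Rist}_G(n)'$ has finite index in $\mathrm{St}_G(n)$, and hence in $G$.

**Step 4.** We conclude. Let $N\ne1$ be normal in $G$. By Lemma 2, $N\ge\mathrm{Rist}_G(n)'$ for some $n$, and its proof gives $n\ge1$, because the root is never moved. By Step 3, $N$ has finite index. Since $G$ is infinite, it is just-infinite. $\square$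

Together with Propositions 5, 6, 10 and 11, this proves Theorem 1. $\square$

## 10. Prescribing $B$ and the first Betti number

Cyclic $B$ is excluded by (b), as we saw in Section 5. One noncyclic quotient $B/pB$ with $p$ odd is enough to make the construction possible.

**Corollary 14.** Let $B$ be any finitely generated abelian group such that $B/pB$ is non-cyclic for some odd prime $p$, and let $m\ge3$. There is a finitely generated branch group $G$ of intermediate growth with $G^{ab}\cong\mathbb Z/m\times B$. It is just-infinite if and only if $B$ is finite (within the construction above). In particular, for every $d\ge1$ there is a finitely generated branch group of intermediate growth, not just-infinite, with first Betti number exactly $d$ (take $B=\mathbb Z^d\times(\mathbb Z/3)^2$).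

*Proof.* **Step 1.** We find a finite family of maps whose kernels cover $B$, for use in (b). The $\mathbb F_p$-vector space $B/pB$ has dimension at least $2$, so there is a surjection $B\to(\mathbb Z/p)^2$. Compose it with the $p+1$ functionals $(x,y)\mapsto y$ and $(x,y)\mapsto x+\lambda y$, $\lambda\in\mathbb F_p$. This gives surjections $\psi_0,\dots,\psi_p:B\to\mathbb Z/p$. A vector $(x,y)$ with $y=0$ is killed by the first functional, and one with $y\ne0$ by the functional with $\lambda=-x/y$. So $\bigcup_i\ker\psi_i=B$.

**Step 2.** We find countably many surjections $B\to\mathbb Z/r$ with $r\ge3$ and trivial common kernel, for use in (a). Write $B$ as a direct sum of cyclic groups that are infinite or of prime power order.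

* For a summand $\mathbb Z$, use the projection followed by reduction mod $r$, for all $r\ge3$.
* For a summand $\mathbb Z/r$ with $r\ge3$, use the projection.
* For a summand $\mathbb Z/2$, use (projection, $\psi_0$)$:B\to\mathbb Z/2\times\mathbb Z/p\cong\mathbb Z/2p$. It is surjective because both components are and the orders $2$ and $p$ are coprime.

An element in the kernel of all these maps has every coordinate equal to $0$.

**Step 3.** We assemble the sequence. Let $(\varphi_n)_{n\ge2}$ consist of the block $\psi_0,\dots,\psi_p$ repeated infinitely often, with one further surjection from the list of Step 2 inserted after each block, so that every map of the list appears. Let $m_n$ be the order of the target of $\varphi_n$ for $n\ge2$, and let $m_1=m$. All $m_n$ are at least $3$, since $p$ is odd. Condition (a) holds by Step 2, and (b) holds with the blocks as intervals, by Step 1. Theorem 1 applies and gives the first two claims.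

**Step 4.** We read off the Betti number. For $B=\mathbb Z^d\times(\mathbb Z/3)^2$ the group $B/3B\cong(\mathbb Z/3)^{d+2}$ is non-cyclic, so the construction applies with $p=3$. Then $G^{ab}\cong\mathbb Z/m\times\mathbb Z^d\times(\mathbb Z/3)^2$ has rank $d$, and $G$ is not just-infinite because $B$ is infinite. $\square$
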